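# Integer lifts, one degree lower, of the primitive Conway coefficients modulo 2

## 1. The invariant $pc_4$ and a lift of degree three

Let $C_K(z)=1+\sum_{i\ge1}c_{2i}(K)z^{2i}$ be the Conway polynomial of an oriented knot $K\subset S^3$. Put
$$pc_4=c_4-\tbinom{c_2+1}{2}.$$
This is a Vassiliev invariant of degree $4$. We shall see that its parity behaves like an invariant of degree $3$. Can this parity be the parity of an honest integer-valued invariant of degree $3$? We answer this first, by hand, and then ask the same for a whole sequence $pc_{2n}$.

### Vassiliev invariants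

**Definition.** Let $f$ be a knot invariant with values in an abelian group. Extend it to knots with finitely many transverse double points by $f(K_\times)=f(K_+)-f(K_-)$. It is *of degree $d$* if it vanishes on all knots with more than $d$ double points. So "degree $d$" always means degree at most $d$.

A knot with $d$ double points is called $d$-singular. Its *chord diagram* is the circle with $d$ chords, each joining the two preimages of a double point. Every chord diagram comes from a singular knot. The following facts are textbook material.

* If $f$ has degree $d$, its value on a $d$-singular knot depends only on the chord diagram $D$. We write $f(D)$ and call this function the *symbol* of $f$ (in degree $d$).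
* *Isolated chords.* If some chord of $D$ crosses no other chord, then $f(D)=0$.
* *Four-term relation.* Let $a$ be a chord with ends $p,p'$, and let $b$ be a chord with one end fixed and the other end next to an end of $a$. With all other chords fixed,
$$f(b\text{ ends just after }p)-f(b\text{ just before }p)+f(b\text{ just after }p')-f(b\text{ just before }p')=0 .$$

**Small diagrams.** A single chord is isolated, so an invariant of degree $1$ vanishes on 1-singular knots and is constant. With two chords, the only diagram without an isolated chord is the crossed pair $X$. With three chords there are five diagrams, and two have no isolated chord: $P_3$ (two disjoint chords, both crossed by the third) and the triangle $\Delta$ (three mutually crossing chords). These two are related. Put points $p,q,r,p',r'$ on the circle in this order, let $a=pp'$ and $c=rr'$, and let $b$ have the fixed end $q$. If $b$ ends just after $p$, it is isolated. If it ends just before $p$, it crosses only $a$, and we get $P_3$. If it ends just after $p'$, it crosses $a$ and $c$, and we get $\Delta$. If it ends just before $p'$, it crosses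 only $c$, and we get $P_3$. The four-term relation reads
$$f(\Delta)=2f(P_3).$$

**Products.** From $f_+g_+-f_-g_-=(f_+-f_-)g_++f_-(g_+-g_-)$, applied at each double point of a singular knot $K$ with set $D$ of double points,
$$(fg)(K)=\sum_{S\subset D}f(K_S^-)\,g(K_{D\setminus S}^+),\tag{1}$$
where $K_S^{\pm}$ keeps the double points in $S$ and resolves all others with the indicated sign. So if $f,g$ have degrees $d,e$, then $fg$ has degree $d+e$, and on a diagram with $d+e$ chords
$$(fg)(D)=\sum_{S\subset D,\ |S|=d}f(S)\,g(D\setminus S).$$
Here a set of chords also denotes the subdiagram that it forms. With commuting variables $x_i$ ($i\in D$), $x_i^2=0$, $x_S=\prod_{i\in S}x_i$ and $\hat f=\sum_{|S|=d}f(S)x_S$, this says $\widehat{fg}=\hat f\hat g$. For $f$ rational-valued of degree $d\ge1$, the invariant $\binom fj=f(f-1)\cdots(f-j+1)/j!$ has degree $jd$ and symbol $\hat f^j/j!$, because lower powers of $f$ have lower degree. If $f$ is integer-valued, so is $\binom fj$, even where $f$ is negative.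

### Symbols of the Conway coefficients

For a set $S$ of chords let $\Gamma(S)$ be its intersection graph, with one vertex per chord and an edge when two chords cross. Let $\mathrm{pm}(S)$ be its number of perfect matchings ($\mathrm{pm}(\emptyset)=1$), and let $\mathrm{corank}\,\Gamma(S)$ be the corank of its adjacency matrix over $\mathbb F_2$. Let $\mu(S)$ be the number of components after the oriented smoothing of all chords in $S$. We use one textbook fact about surfaces.

**Fact R.** Let $F$ be a compact connected oriented surface with $\mu\ge1$ boundary components. The radical of the intersection form on $H_1(F;\mathbb F_2)$ is the image of $H_1(\partial F;\mathbb F_2)$ and has dimension $\mu-1$.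

Attach to a disc one band for each chord of $S$, so that the result is orientable. Its boundary is the smoothed curve, since arriving at one end of a chord one continues just after the other end. The cores of the bands, closed up in the disc, form a basis of $H_1$ whose mod 2 intersection matrix is the adjacency matrix of $\Gamma(S)$. By Fact R,
$$\mu(S)=1+\mathrm{corank}\,\Gamma(S).\tag{2}$$

The relation $C_+-C_-=zC_0$ shows that the Conway polynomial of an $N$-singular knot is $z^N$ times that of its full smoothing. So $c_{2m}$ has degree $2m$. On a diagram $S$ with $2m$ chords its value is the constant term of the Conway polynomial of the smoothing, which is $1$ for a knot and $0$ for a link with at least two components: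
$$c_{2m}(S)=[\mu(S)=1].\tag{3}$$
For instance $c_2(X)=1$. So $-c_2$ has symbol $-\sum x_ix_j$, summed over the edges of $\Gamma$, and
$$\tbinom{-c_2}{j}(S)=(-1)^j\,\mathrm{pm}(S)\qquad(|S|=2j),\tag{4}$$
because the $j$-th power of the sum over edges, divided by $j!$, counts each perfect matching once.

### HOMFLYPT coefficients

Let $P_L\in\mathbb Z[a^{\pm1},z^{\pm1}]$ be the HOMFLYPT polynomial: $a^{-1}P_+-aP_-=zP_0$ and $P_{\rm unknot}=1$. Put $A=a^2$, $h=A-1$, $w=z^2$. Then
$$P_+=a^2P_-+azP_0,\qquad P_+-P_-=hP_-+azP_0,\tag{5}$$
and the $\mu$-component unlink has $P=\big((a^{-1}-a)/z\big)^{\mu-1}=(az)^{1-\mu}(1-a^2)^{\mu-1}$.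

**Lemma 1.** For every knot $P_K\in\mathbb Z[A^{\pm1},w]$, so $P_K=\sum_{l,k\ge0}p_{l,k}(K)h^lw^k\in\mathbb Z[[h]][w]$ with integers $p_{l,k}(K)$. Moreover $p_{0,k}=c_{2k}$ (with $c_0=1$), and $p_{l,k}$ is a Vassiliev invariant of degree $l+2k$.

**Step 1: integrality.** We claim $P_L\in(az)^{1-\mu}\mathbb Z[a^{\pm2},z^2]$ for a link with $\mu$ components. It holds for unlinks. If $L_\pm$ have $\mu$ components, then $L_0$ has $\mu\pm1$, so $azP_0\in(az)^{1-\mu}\mathbb Z[a^{\pm2},z^2]$ in either case. Then the first relation in (5) passes the claim from $L_-$ to $L_+$ and back. Induction on the number of crossings, and on the number of crossing changes needed to reach an unlink, proves the claim. For $\mu=1$ it gives $P_K\in\mathbb Z[A^{\pm1},w]$. Since $A^{-1}=(1+h)^{-1}\in\mathbb Z[[h]]$, we can expand. At $a=1$ the relation becomes Conway's, so $p_{0,k}=c_{2k}$.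

**Step 2: degrees.** Let $R=\mathbb Z[a^{\pm1},z,hz^{-1}]$. The unlink has $P=(-a^{-1}hz^{-1})^{\mu-1}\in R$, and $h=z\cdot hz^{-1}\in R$, so (5) gives $P_L\in R$ for all links. If $P$ of every $(d-1)$-singular link lies in $z^{d-1}R$, then $P$ of a $d$-singular link is
$$hP(L_-)+azP(L_0)=z\big[(hz^{-1})P(L_-)+aP(L_0)\big]\in z^dR.$$
Now substitute $a=(1+h)^{1/2}\in\mathbb Q[[h]]$. Give $h$ and $z$ degree $1$ each. Then $hz^{-1}$ is homogeneous of degree $0$ and $a^{\pm1}$ has only terms of degree $\ge0$, so every monomial of an element of $z^dR$ has total degree at least $d$. The monomial $h^lw^k=h^lz^{2k}$ has degree $l+2k$. So $p_{l,k}$ vanishes on $d$-singular knots when $d>l+2k$. $\square$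

**Two examples.** The positive Hopf link has $P=a^2(a^{-1}-a)/z+az$, so the right-handed trefoil has
$$P=a^2+az\Big(\frac{a-a^3}{z}+az\Big)=2A-A^2+Aw=1-h^2+w+hw .$$
The negative Hopf link has $P=a^{-2}\big((a^{-1}-a)/z-az\big)$. Changing a positive crossing of the figure-eight knot gives the unknot, and smoothing it gives the negative Hopf link, so
$$P=a^2+a\big(a^{-3}-a^{-1}-a^{-1}z^2\big)=A+A^{-1}-1-w=1+h^2-h^3+\cdots-w .$$

| | $c_2$ | $c_4$ | $pc_4$ | $p_{1,1}$ | $p_{2,0}$ |
|---|---|---|---|---|---|
| trefoil | $1$ | $0$ | $-1$ | $1$ | $-1$ |
| figure eight | $-1$ | $0$ | $0$ | $0$ | $1$ |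

**Proposition 2.** $pc_4\equiv p_{1,1}\pmod 2$ for every knot, and $p_{1,1}$ is integer-valued of degree $3$.

**Step 1: $pc_4\bmod2$ has degree $3$.** Note $\binom{c_2+1}2=\binom{-c_2}2$. By (3) and (4) the value of $pc_4$ on a diagram $S$ with four chords is $[\mu(S)=1]-\mathrm{pm}(S)$. By (2), $[\mu(S)=1]$ is the determinant over $\mathbb F_2$ of the adjacency matrix of $\Gamma(S)$. In the expansion of this determinant, permutations with a fixed point contribute $0$, since the diagonal is zero. A permutation $\sigma\neq\sigma^{-1}$ cancels against $\sigma^{-1}$, since the matrix is symmetric. What remains are the fixed-point-free involutions along edges, that is, the perfect matchings. So the determinant is $\mathrm{pm}(S)$ mod $2$, and $pc_4\bmod 2$ vanishes on 4-singular knots.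

**Step 2: there are few candidates.** Let $\mathcal X$ be the $\mathbb F_2$-vector space of $\mathbb Z/2$-valued invariants of degree $3$ that vanish on the unknot. If $f\in\mathcal X$ has $f(P_3)=0$, then $f(\Delta)=2f(P_3)=0$, and $f$ has degree $2$. If also $f(X)=0$, then $f$ has degree $1$, so it is constant and equal to $0$. So $\dim\mathcal X\le2$.

**Step 3: evaluate.** The reductions of $c_2$ and $p_{1,1}$ lie in $\mathcal X$. Their values on (trefoil, figure eight) are $(1,1)$ and $(1,0)$. These are independent, so the two reductions form a basis of $\mathcal X$, and an element of $\mathcal X$ is determined by its values on these two knots. Now $pc_4\bmod2$ lies in $\mathcal X$ and has values $(1,0)$. So it equals $p_{1,1}\bmod2$. $\square$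

## 2. All $pc_{2n}$, and what the hand computation lacks

Define $\exp_{\mathbb Z}\colon w\mathbb Z[[w]]\to1+w\mathbb Z[[w]]$ by $\exp_{\mathbb Z}(\sum_n a_nw^n)=\prod_{n\ge1}(1+(-w)^n)^{a_n}$. It is bijective, since the exponents $a_1,a_2,\dots$ can be read off one after the other, and it turns sums into products. Let $\log_{\mathbb Z}$ be its inverse.

**Definition.** $\log_{\mathbb Z}\big(1+\sum_ic_{2i}(K)w^i\big)=\sum_{i\ge1}pc_{2i}(K)w^i$.

We write $a_n:=pc_{2n}$ for these invariants (indexed, so there is no clash with the variable $a$). They are integer-valued, and additive under connected sum because $C_K$ is multiplicative. Comparing coefficients of $w^m$,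
$$c_{2m}=(-1)^m\sum_{(j_n):\ \sum nj_n=m}\ \prod_n\tbinom{a_n}{j_n}.\tag{6}$$
For $m=1$ this says $a_1=-c_2$. For $m=2$ it says $c_4=\binom{a_1}2+a_2$, so $a_2$ is the $pc_4$ of Section 1. Equation (6) expresses $a_m$ through $c_{2m}$ and products $\prod_{n<m}\binom{a_n}{j_n}$ with $\sum nj_n=m$, so by induction $a_m$ has degree $2m$.

**Example.** The figure-eight knot has $C=1-w$, so $a_1=1$ and all other $a_n$ vanish. For the trefoil, $(1+w)(1-w)(1+w^2)(1+w^4)(1+w^8)\cdots=1$, so $a_n=-1$ when $n$ is a power of $2$, and $a_n=0$ otherwise.

The post "Chirality and the Conway Polynomial" (https://ihxrelation.blogspot.com/2016) poses as a conjecture that Proposition 2 has an analog for every $n\ge2$. The starting point there is the fact that $pc_{2n}\bmod2$ has degree $2n-1$ for $n\ge2$. These notes prove the conjecture.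

**Theorem A.** For every $n\ge2$ there is an integer-valued Vassiliev invariant $v_n$ of degree $2n-1$ with $v_n(K)\equiv pc_{2n}(K)\pmod2$ for all knots $K$. It can be chosen as a rational polynomial in coefficients of the HOMFLYPT polynomial (the $p_{l,k}$).

**Theorem B.**
1. For $n\ge2$ the lift can be chosen additive under connected sum.
2. For $n\ge2$, $pc_{2n}\bmod2$ is not of degree $2n-2$. So $2n-1$ is optimal.
3. For $n\ge2$ and $M\ge1$: $pc_{2n}\bmod M$ is of degree $2n-1$ if and only if $M\mid2$.
4. For $n=1$ the statement fails.

What changes when $n>2$? The proof of Proposition 2 listed all diagrams with at most three chords and matched each surviving value with a known integer invariant. For general $n$ we have no such list of diagrams with up to $2n-1$ chords.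

The next thing one would try is to correct $pc_{2n}$ itself. Suppose $b$ is integer-valued of degree $2n$ and its symbol is half the symbol of $pc_{2n}$. Then $v=pc_{2n}-2b$ vanishes on $2n$-singular knots, so it is a lift. Conversely a lift $v$ gives such a $b=(pc_{2n}-v)/2$. Now half the symbol does take integer values on diagrams, since $pc_{2n}\bmod2$ has degree $2n-1$. But the attempt stops here: we need an *integer-valued invariant* with this symbol. The evident invariant with this symbol, $\frac12pc_{2n}$, is not integer-valued in general: for $n=2$ it is $-\frac12$ on the trefoil. Symbols alone do not supply the invariant.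

So we need an honest congruence between integer invariants. By Proposition 2, $c_4\equiv\binom{c_2+1}2+p_{1,1}$ mod $2$, an equation between invariants of different degrees. Where does such an equation come from?

## 3. Trading degree for powers of 2 at $A=-1$, $w=-2$

**Proposition 3.** For every knot $K$: $P_K|_{A=-1,\,w=-2}=(-1)^{c_2(K)}$.

This is the known fact $V_K(i)=(-1)^{\mathrm{Arf}(K)}$; a proof is in Section 4. For the trefoil, $2A-A^2+Aw=-2-1+2=-1$. For the figure-eight knot, $A+A^{-1}-1-w=-1-1-1+2=-1$.

The point $A=-1$, $w=-2$ is the point $h=w=-2$. There the monomial $h^lw^k$ becomes $(-2)^{l+k}$: **all $p_{l,k}$ with the same $l+k=m$ carry the same power of $2$, while their degrees $2m-l$ differ.** So a congruence modulo $2^{m+1}$ relates $p_{0,m}=c_{2m}$, of degree $2m$, to $p_{1,m-1},p_{2,m-2},\dots$, which all have lower degree.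

For $m=2$ the proposition, read modulo $8$, gives
$$1-2c_2+4\tbinom{c_2}2\equiv1-2(p_{1,0}+c_2)+4(p_{2,0}+p_{1,1}+c_4)\pmod8 .$$
Here $p_{1,0}=0$, being constant and $0$ on the unknot. Also $p_{2,0}=-c_2$: both have degree $2$, any invariant of degree $2$ is a constant plus a multiple of $c_2$, and the unknot and the trefoil fix these two numbers. So $c_4\equiv\binom{c_2}2+c_2-p_{1,1}$, which is Proposition 2 again, with no list of diagrams.

**Lemma 4.** For $m\ge1$ define
$$S_m=\sum_{i<m}(-2)^i\tbinom{c_2}{i}-\sum_{l+k<m}(-2)^{l+k}p_{l,k}.$$
Then $S_m/2^m$ is an integer-valued invariant of degree $2m-2$, and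
$$c_{2m}\equiv\tbinom{c_2}{m}+u_m\pmod2,\qquad u_m:=\frac{S_m}{(-2)^m}-\sum_{l\ge1,\ l+k=m}p_{l,k},\tag{7}$$
where $u_m$ is an integer-valued invariant of degree $2m-1$. Moreover $u_m+p_{1,m-1}$ has degree $2m-2$.

**Step 1: an identity of 2-adic integers.** Let $\mathbb Z_2$ denote the 2-adic integers. Sending $h,w\mapsto-2$ defines a ring homomorphism $\mathbb Z[[h]][w]\to\mathbb Z_2$, since power series with integer coefficients converge at $-2$. It sends $A=1+h$ to $-1$, so on $\mathbb Z[A^{\pm1},w]$ it is the evaluation at $A=-1$, $w=-2$. In the same way, evaluating $(1+x)^{c}=\sum_i\binom cix^i\in\mathbb Z[[x]]$ at $x=-2$ gives $(-1)^c=\sum_i(-2)^i\binom ci$ for every integer $c$, negative ones included. So Proposition 3 says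
$$\sum_{l,k}(-2)^{l+k}p_{l,k}=\sum_i(-2)^i\tbinom{c_2}i\quad\text{in }\mathbb Z_2.$$

**Step 2: read it modulo $2^{m+1}$.** All terms with $i>m$ or $l+k>m$ disappear, and
$$S_m+(-2)^m\Big(\tbinom{c_2}m-\sum_{l+k=m}p_{l,k}\Big)\equiv0\pmod{2^{m+1}}.$$
So $2^m\mid S_m$. Dividing by $(-2)^m$ and solving for $p_{0,m}=c_{2m}$ gives (7).

**Step 3: degrees.** The terms of $S_m$ have degree $2i\le2m-2$ or $l+2k\le2(l+k)\le2m-2$, and division by $2^m$ does not change degrees. For $l+k=m$ the degree of $p_{l,k}$ is $2m-l$. This is $2m-1$ for $l=1$ and at most $2m-2$ for $l\ge2$. $\square$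

In $S_m/2^m$ the divisibility holds for the sum, not term by term. For example $S_2=0$ and $S_3=4\big(\binom{c_2}2-p_{2,0}-p_{1,1}-c_4\big)$, so $S_3/8=-\frac12(pc_4+p_{1,1})$, which is integer-valued by Proposition 2.

## 4. The Arf evaluation from a Gauss sum

We prove Proposition 3. The plan is to write down an explicit link invariant that satisfies the skein relation of $P$ at the special point, and then to read off its values on knots.

**Step 1: a Gauss sum.** Let $F$ be a connected Seifert surface of an oriented link $L$, $V$ its Seifert form, $b=\dim H_1(F;\mathbb F_2)$, and $q(x)=\mathrm{lk}(x,x^+)\bmod2$. Since $V-V^T$ is the intersection form up to sign,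
$$q(x+y)=q(x)+q(y)+x\cdot y .$$
In particular $q$ is well defined on $H_1(F;\mathbb F_2)$: replacing an integral class $x$ by $x+2y$ changes $\mathrm{lk}(x,x^+)$ by an even number. Put
$$g(F)=\sum_{x\in H_1(F;\mathbb F_2)}(-1)^{q(x)},\qquad\theta(L)=2^{-b/2}g(F).$$

**Step 2: $\theta$ does not depend on $F$.** Connected Seifert surfaces of $L$ are related by isotopy and by adding or removing tubes (textbook). Adding a tube changes $V$, up to congruence, to
$$\begin{pmatrix}V&\xi&0\\0&0&1\\0&0&0\end{pmatrix}$$
or to a transposed version. So $q'(x,s,t)=q(x)+s\lambda(x)+st$ with $\lambda$ linear. Since $\sum_t(-1)^{st}$ is $2$ for $s=0$ and $0$ for $s=1$, $g$ is doubled while $b$ grows by $2$, and $\theta$ is unchanged.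

**Step 3: the skein relation.** Given $L_+,L_-,L_0$, push fingers of one strand across others, by Reidemeister II moves along paths that avoid the small disc around the crossing, until the diagram of $L_0$ is connected. Seifert's algorithm then gives connected surfaces $F_0$ and $F_\pm=F_0\cup$ (a half-twisted band). Choose a loop $e$ running once through the band, the same for both signs, so that $H_1(F_\pm)=H_1(F_0)\oplus\langle e\rangle$. Inside the ball where the band lies, the push-off $e^+$ makes half a turn about $e$, in opposite directions for the two signs. So $\mathrm{lk}(e,e^+)$ differs by $1$ between $F_+$ and $F_-$. Classes in $H_1(F_0)$ avoid the ball, so no other entry of the Seifert matrix changes. The part of $g(F_\pm)$ over $H_1(F_0)$ is $g(F_0)$. On $e+x$ we have $q(e+x)=q(e)+q(x)+e\cdot x$, and only $q(e)$ depends on the sign, so the parts over $e+H_1(F_0)$ are negatives of each other. Therefore $g(F_+)+g(F_-)=2g(F_0)$. Since $b_\pm=b_0+1$,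
$$\theta(L_+)+\theta(L_-)=\sqrt2\,\theta(L_0),\qquad\theta(\text{unknot})=1.\tag{8}$$

**Step 4: $\theta$ is a value of $P$.** At $a=i$, $z=-i\sqrt2$ the relation $a^{-1}P_+-aP_-=zP_0$ reads $-i(P_++P_-)=-i\sqrt2\,P_0$, which is (8). As $z\ne0$, the skein relation and the value on the unknot determine the invariant: kinked unlinks give the value on unlinks, and then one inducts on crossings and crossing changes. So $\theta(L)=P_L(a=i,z=-i\sqrt2)$, and for knots $\theta(K)=P_K|_{A=-1,\,w=-2}$.

**Step 5: values on knots.** If the bilinear form of $q$ on $\mathbb F_2^b$ is nondegenerate, then substituting $y=x+u$,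
$$g^2=\sum_{x,y}(-1)^{q(x)+q(y)}=\sum_u(-1)^{q(u)}\sum_x(-1)^{x\cdot u}=2^b,$$
since the inner sum vanishes unless $u=0$. For a knot the form is nondegenerate by Fact R, so $\theta(K)=\pm1$.

**Step 6: two components.** Let $L_0=K_1\cup K_2$. By Fact R the radical is spanned by $[K_1]$ and has dimension $1$. We compute $q([K_1])$. Let $K_1'$ be a parallel copy of $K_1$ in $F$. Pushing $K_1$ along $F$ or off $F$ defines the same framing, so $q([K_1])\equiv\mathrm{lk}(K_1,K_1')$. The curves $K_1'$ and $K_2$ together bound $F$ minus a collar of $K_1$, which is disjoint from $K_1$. So $\mathrm{lk}(K_1,K_1')\equiv\mathrm{lk}(K_1,K_2)$ mod $2$. If $\mathrm{lk}(L_0)$ is odd, then $q(x+[K_1])=q(x)+1$, the terms of $g$ cancel in pairs, and $\theta(L_0)=0$. If it is even, $q$ descends to the quotient by the radical, where the form is nondegenerate. Then $g(F)$ is twice the Gauss sum of the quotient, so $\theta(L_0)\ne0$ by Step 5.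

**Step 7: crossing changes.** For knots $K_\pm$, (8) reads $\theta(K_+)+\theta(K_-)=\sqrt2\,\theta(L_0)$ with $\theta(K_\pm)=\pm1$. So $\theta(K_+)=-\theta(K_-)$ exactly when $\theta(L_0)=0$, that is, when $\mathrm{lk}(L_0)$ is odd. Also $c_2(K_+)-c_2(K_-)=\mathrm{lk}(L_0)$, because the coefficient of $z$ in the Conway polynomial of a two-component link is the linking number. So $\theta$ and $(-1)^{c_2}$ change sign at the same crossing changes. Both are $1$ on the unknot, and crossing changes connect every knot to the unknot. $\square$

## 5. Proof of Theorem A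

Lemma 4 handles $c_{2m}$. To pass to $a_m=pc_{2m}$ through (6) we need to lower the degree of the products $\prod_n\binom{a_n}{j_n}$. It is not enough to replace $a_n$ by $v_n$ inside a binomial coefficient, because $a\equiv v$ mod $2$ does not imply $\binom aj\equiv\binom vj$ mod $2$: compare $\binom22=1$ and $\binom02=0$. The next lemma repairs this.

**Lemma 5.** Let $n\ge1$, let $a$ be integer-valued of degree $2n$ and $v$ integer-valued of degree $2n-1$, with $a\equiv v$ mod $2$. Then for each $j\ge0$ there is an integer-valued invariant of degree $j(2n-1)$ congruent to $\binom aj$ mod $2$. For $j=1$ one can take $v$.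

*Proof.* Put $b=(a-v)/2$, integer-valued of degree $2n$. By Vandermonde, $\binom aj=\sum_r\binom v{j-r}\binom{2b}r$. From $(1+x)^{2b}\equiv(1+x^2)^b$ mod $2$ in $\mathbb Z[[x]]$, $\binom{2b}r$ is even for odd $r$ and congruent to $\binom b{r/2}$ for even $r$. So
$$\tbinom aj\equiv\sum_s\tbinom v{j-2s}\tbinom bs\pmod2 .$$
The term with index $s$ has degree $(j-2s)(2n-1)+2ns=j(2n-1)-s(2n-2)\le j(2n-1)$. For $j=1$ only $s=0$ occurs, and the sum is $v$. $\square$

We construct $v_m$ by induction on $m\ge2$, assuming that $v_n$ is constructed for $2\le n<m$.

**Step 1: isolate $a_m$.** In (6) single out the tuple with $j_m=1$ and the tuple with $j_1=m$. Signs do not matter mod $2$, so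
$$a_m\equiv c_{2m}-\tbinom{a_1}m-\Sigma\pmod2,\tag{9}$$
where $\Sigma$ is the sum of $\prod_n\binom{a_n}{j_n}$ over the tuples with $\sum nj_n=m$, $j_m=0$ and $j_n\ge1$ for some $2\le n<m$.

**Step 2: the two terms of degree $2m$ cancel.** As $a_1=-c_2$, Vandermonde gives
$$\tbinom{a_1}m=(-1)^m\tbinom{c_2+m-1}m=(-1)^m\sum_i\tbinom{c_2}i\tbinom{m-1}{m-i}.$$
The term $i=m$ is $\pm\binom{c_2}m$. The others are integer-valued of degree at most $2m-2$. So $\binom{a_1}m\equiv\binom{c_2}m+(\text{integer-valued, degree }2m-2)$ mod $2$. By Lemma 4, $c_{2m}\equiv\binom{c_2}m+u_m$. Subtracting,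
$$c_{2m}-\tbinom{a_1}m\equiv u_m+(\text{integer-valued, degree }2m-2)\pmod2,$$
and $u_m$ has degree $2m-1$.

**Step 3: the products in $\Sigma$ drop.** The factor $\binom{a_1}{j_1}$ has degree $2j_1$. For $n\ge2$, by induction and Lemma 5, $\binom{a_n}{j_n}$ is congruent mod $2$ to an integer-valued invariant of degree $j_n(2n-1)$. So the product is congruent mod $2$ to an integer-valued invariant of degree
$$2j_1+\sum_{n\ge2}j_n(2n-1)=2m-\sum_{n\ge2}j_n\le2m-1 .$$

**Step 4: conclusion.** Adding up, the right side of (9) is congruent mod $2$ to an integer-valued invariant $v_m$ of degree $2m-1$, and $v_m\equiv a_m=pc_{2m}$ mod $2$. All ingredients are rational polynomials in the $p_{l,k}$. This proves Theorem A. $\blacksquare$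

For later we record the terms of degree exactly $2m-1$. In Step 3 only tuples with $\sum_{n\ge2}j_n=1$ matter, that is, one $j_n=1$ with $2\le n\le m-1$, and $j_1=m-n$. By Lemma 4, $u_m$ is $-p_{1,m-1}$ up to degree $2m-2$. Hence for $m\ge2$
$$v_m\equiv-p_{1,m-1}-\sum_{n=2}^{m-1}\tbinom{a_1}{m-n}v_n+(\text{integer-valued of degree }2m-2)\pmod2.\tag{10}$$

## 6. Additive lifts

We prove part 1 of Theorem B. Nothing in the construction above makes $v_n$ additive. The plan is to regard the additive function $pc_{2n}\bmod2$ as a homomorphism on a finitely generated abelian group of knots, to use $v_n$ to show that it kills torsion, and then to lift it from a free group.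

**Step 1: the group.** Put $d=2n-1$, $\varphi=pc_{2n}\bmod2$, and let $v$ be a lift from Theorem A. So $\varphi$ is additive and of degree $d$. Let $\mathcal K$ be the commutative monoid of knots under connected sum, and let $\mathcal F_i\subset\mathbb Z\mathcal K$ be the span of the $i$-singular knots, each read as the alternating sum of its resolutions. Connected sums of singular knots show $\mathcal F_i\mathcal F_j\subset\mathcal F_{i+j}$. Crossing changes show $K-1\in\mathcal F_1$ for every $K$, where $1$ is the unknot.

The commutative ring $B=\mathbb Z\mathcal K/\mathcal F_{d+1}$ is finitely generated as an abelian group, because each $\mathcal F_i/\mathcal F_{i+1}$ is generated by the finitely many chord diagrams with $i$ chords. Let $J=\mathcal F_1/\mathcal F_{d+1}$, so $J^{d+1}=0$. Every element of $1+J$ is a unit. Let $G\subset1+J$ be the group generated by the classes $[K]$. The map $1+y\mapsto y$ embeds $(1+J^k)/(1+J^{k+1})$ in $J^k/J^{k+1}$, which is finitely generated. So the abelian group $1+J$ is finitely generated, and so is $G$.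

Every element of $G$ has the form $[K][K']^{-1}$. Set $\varphi([K][K']^{-1})=\varphi(K)-\varphi(K')$. If $[K][K']^{-1}=[L][L']^{-1}$, then $K\#L'$ and $L\#K'$ have the same class in $B$. As $\varphi$ has degree $d$ it factors through $B$, so $\varphi(K)+\varphi(L')=\varphi(L)+\varphi(K')$. So $\varphi\colon G\to\mathbb Z/2$ is a well-defined homomorphism. Let $T$ be the torsion subgroup of $G$.

**Step 2: $\varphi(T)=0$.** This is where the integer-valued lift is used. Let $t=[K][K']^{-1}$ with $t^N=1$, $N\ge1$, and fix $M\ge(d+1)N$. Extend $v$ linearly to $B$, and write $[K]=1+x$, $[K']=1+x'$ with $x,x'\in J$. For $0\le j\le M$,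
$$f(j):=v([K]^j[K']^{M-j})=\sum_{r+s\le d}\tbinom jr\tbinom{M-j}s\,v(x^rx'^s)$$
is given by a polynomial in $j$ of degree at most $d$, since $x^rx'^s=0$ for $r+s>d$. But $[K]^j[K']^{M-j}=t^j[K']^M$ depends only on $j$ mod $N$, so $f(0)=f(N)=\cdots=f((d+1)N)$. A polynomial of degree at most $d$ with $d+2$ equal values is constant, so $f(1)=f(0)$. Mod $2$, as $v\equiv\varphi$ on knots, this says $\varphi(K)+(M-1)\varphi(K')=M\varphi(K')$. So $\varphi(t)=\varphi(K)-\varphi(K')=0$.

**Step 3: a universal additive invariant.** Let $L(K)=\log[K]=\sum_{r=1}^d(-1)^{r-1}([K]-1)^r/r\in B\otimes\mathbb Q$. It is additive, as $\log$ turns products of commuting unipotent elements into sums. It is of degree $d$: it is a rational combination of the maps $K\mapsto[K]^s$, $0\le s\le d$, so it suffices that each of these sends a $D$-singular knot into the image of $\mathcal F_D$, which is $0$ for $D>d$. For $s=0$ the map is constant, so it vanishes on knots with $D\ge1$ double points. For larger $s$ apply (1) to $[K]^{s-1}\cdot[K]$. It gives a sum of products in which the first factor comes from a singular knot with $i$ double points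 and lies in the image of $\mathcal F_i$ by induction on $s$, and the second lies in the image of $\mathcal F_{D-i}$.

**Step 4: the kernel of $\log\colon G\to B\otimes\mathbb Q$ is $T$.** Torsion maps to $0$, because $B\otimes\mathbb Q$ has no torsion. Conversely, if $\log g=0$, then applying $\exp$ we get $g=1$ in $B\otimes\mathbb Q$. So $g=1+x$ with $x\in J$ and $qx=0$ for some $q\ge1$. Put $N=q\,d!$. For $1\le r\le d$, $\binom Nr=\frac Nr\binom{N-1}{r-1}$ is divisible by $q$, so $\binom Nrx^r=0$. For $r>d$, $x^r=0$. So $g^N=1$.

**Step 5: lifting.** By Steps 2 and 4, $\varphi$ induces a homomorphism $\Lambda\to\mathbb Z/2$ on $\Lambda=\log G\cong G/T$. The group $\Lambda$ is a finitely generated subgroup of a $\mathbb Q$-vector space, so it is free, and a $\mathbb Z$-basis of it is a $\mathbb Q$-basis of its span. Lift the homomorphism to $\psi\colon\Lambda\to\mathbb Z$ on a basis, and extend $\psi$ to a $\mathbb Q$-linear functional on $B\otimes\mathbb Q$. Then $\psi\circ L$ is integer-valued because $L(K)\in\Lambda$, additive because $L$ is, of degree $d=2n-1$ because $L$ is and $\psi$ is linear, and congruent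 to $pc_{2n}$ mod $2$ by construction. This proves part 1. $\square$

## 7. Paths and cycles of chords: degree and modulus are sharp

For parts 2 and 3 of Theorem B we evaluate on singular knots. Besides (3) and (4), we need the symbol of $p_{1,m-1}$.

**Lemma 6.** On a diagram $D$ with $N=2m-1$ chords, $p_{1,m-1}$ takes the value
$$\delta(D)=\#\{i\in D:\mathrm{corank}\,\Gamma(D\setminus i)=0\}-[\mathrm{corank}\,\Gamma(D)=1].$$

*Proof.* Use the total degree in $h$ and $z$ from Lemma 1. Since $P_L\in R$ has only terms of degree $\ge0$, (5) shows that a crossing change does not alter the part of degree $0$. So this part is that of the unlink with $\mu$ components, namely $(-h/z)^{\mu-1}$. Applying $P(L_\times)=hP(L_-)+azP(L_0)$ at all $N$ double points expresses $P$ of the singular knot as a sum over the set $S$ of smoothed double points, and its part of total degree $N$ is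
$$\sum_{S\subset D}h^{N-|S|}z^{|S|}(-h/z)^{\mu(S)-1}.$$
The coefficient $p_{1,m-1}$ belongs to $hw^{m-1}=hz^{N-1}$, of total degree $N$. The exponent of $h$ is $1$ when $N-|S|+\mu(S)-1=1$: either $|S|=N-1$ and $\mu(S)=1$, contributing $+1$, or $|S|=N$ and $\mu(S)=2$, contributing $-1$. Now use (2). $\square$

**Diagrams.** For $N\ge3$ the $N$-cycle $C_N$ is an intersection graph. Take chords $\{s_i,e_i\}$, $i\in\mathbb Z/N$, with ends in circular order $s_1e_Ns_2e_1s_3e_2\cdots s_Ne_{N-1}$. Between $s_i$ and $e_i$ lie exactly $e_{i-1}$ and $s_{i+1}$, so chord $i$ crosses exactly the chords $i-1$ and $i+1$. Proper subsets of the chords have disjoint unions of paths as graphs. In particular three consecutive chords of the $C_4$ diagram give the path $P_3$ with three vertices.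

**Coranks.** Let $P_\ell$ be the path with $\ell$ vertices. A kernel vector satisfies $x_{i-1}+x_{i+1}=0$ with $x_0=x_{\ell+1}=0$. So its even entries vanish, its odd entries are all equal, and $x_{\ell-1}=0$. Hence the corank over $\mathbb F_2$ is $0$ for $\ell$ even and $1$ for $\ell$ odd. For a disjoint union of paths, $\mathrm{pm}=1$ if all paths are even, and $\mathrm{pm}=0$ otherwise. Finally, deleting a vertex $i$ from any graph lowers the corank by at most $1$, since kernel vectors with $x_i=0$ restrict to kernel vectors.

### A recursion, and the degree $2n-1$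

For a set $S$ of chords with $|S|=2m-1\ge3$ let $e(S)\in\mathbb F_2$ be the value of $v_m\equiv pc_{2m}$ on a $(2m-1)$-singular knot with diagram $S$. For $|S|=1$ put $e(S)=0$.

**Step 1: a recursion for $e$.** Evaluate (10) on such a knot. The invariant of degree $2m-2$ drops out, $p_{1,m-1}$ gives $\delta(S)$, and the product formula with (4) gives $\pm\sum_{|R|=2n-1}\mathrm{pm}(S\setminus R)e(R)$ for each product. Moving $e(S)$, the term $R=S$, to the other side,
$$\delta(S)\equiv\sum_{R\subset S,\ |R|\text{ odd}}\mathrm{pm}(S\setminus R)\,e(R)\pmod2.\tag{11}$$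
This also holds for $|S|=1$: there $\delta(S)=1-1=0$ and $e(S)=0$. So (11) determines $e$ recursively.

**Step 2: unions of paths.** **Lemma 7.** If $\Gamma(S)$ is a disjoint union of paths and $|S|$ is odd, then $e(S)=1$ if and only if $\Gamma(S)=P_3$.

*Proof.* Subsets of such an $S$ are again unions of paths, so by the recursion it suffices to check (11) with $e$ replaced by $[\Gamma(\cdot)=P_3]$. The right side then counts triples $R$ of consecutive vertices inside one path such that all components of $\Gamma(S\setminus R)$ are even. Let $o$ be the number of odd paths. It is odd because $|S|$ is, and it equals the corank.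

If $o\ge3$, deleting one vertex leaves corank at least $2$, and the corank itself is not $1$, so $\delta(S)=0$. A triple lies in one path, so an odd path remains, and the right side is $0$.

If $o=1$, let $P_\ell$ be the odd path. Deleting a vertex gives corank $0$ only if it lies in $P_\ell$ and leaves even pieces on both sides, that is, at the $(\ell+1)/2$ odd positions. So $\delta(S)=(\ell+1)/2-1=(\ell-1)/2$. An admissible triple also must lie in $P_\ell$. If it starts at position $i$, it leaves pieces of $i-1$ and $\ell-i-2$ vertices, and both are even exactly for odd $i$ with $1\le i\le\ell-2$. There are $(\ell-1)/2$ such $i$. $\square$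

**Step 3: a nonzero value for each $n$.** For $n=2$, $e(P_3)=1$. For $n\ge3$ let $\Gamma(D)=C_N$ with $N=2n-1\ge5$. A kernel vector satisfies $x_{i-1}=x_{i+1}$ for all $i$. As $N$ is odd, all entries are equal, so the corank is $1$. Deleting any vertex leaves $P_{N-1}$, of corank $0$. So $\delta(D)=N-1$. In (11) the proper subsets $R$ of odd size are unions of paths, and by Lemma 7 only those with graph $P_3$ contribute: the $N$ consecutive triples, each with $\mathrm{pm}(P_{N-3})=1$ since $N-3$ is even. So $N-1\equiv e(D)+N$, that is, $e(D)=1$. Thus $pc_{2n}\bmod2$ is nonzero on some $(2n-1)$-singular knot and is not of degree $2n-2$. This proves part 2. $\square$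

### The modulus 2

If $M\mid2$, then $pc_{2n}\bmod M$ is the reduction of $v_n$, so it has degree $2n-1$ by Theorem A. Conversely, we find a $2n$-singular knot on which $pc_{2n}=\pm2$.

**Step 1: symbols as an exponential.** Take $D$ with $\Gamma(D)=C_{2n}$, $2n\ge4$, and work in $\mathbb Q[x_i:i\in D]/(x_i^2)$. Let $\hat C=\sum_{S\subset D}[\mu(S)=1]x_S$. Only even $|S|$ occur: the adjacency matrix is alternating over $\mathbb F_2$, so its rank is even and $\mathrm{corank}\,\Gamma(S)\equiv|S|$ mod $2$. By (3), $\hat C$ collects the symbols of all $c_{2m}$. Taking symbols of degree $2m$ in (6), where $\binom{a_r}j$ has symbol $\hat a_r^j/j!$ and $(-1)^m=\prod_r(-1)^{rj_r}$, and summing over $m$,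
$$\hat C=\exp\Big(\sum_r(-1)^r\hat a_r\Big).$$

**Step 2: compare with matchings.** Let $\hat C'=\sum_S\mathrm{pm}(S)x_S$. Since $\big(\sum_{\rm edges}x_ix_j\big)^k/k!$ is the sum of $x_S$ over the matchings with $k$ edges, $\hat C'=\exp\big(\sum_{\rm edges}x_ix_j\big)$. For proper $S$ the graph is a union of paths, and $[\mu(S)=1]=\mathrm{pm}(S)$, both being $1$ exactly when all paths are even. For $S=D$ the cycle has $\mathrm{pm}=2$, while $[\mu(D)=1]=0$, since the all-ones vector lies in the kernel. So $\hat C=\hat C'-2x_D$.

**Step 3: take logarithms.** As $x_D$ is annihilated by every element without constant term,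
$$\log\hat C=\log\hat C'+\log\big(1-2x_D\hat C'^{-1}\big)=\sum_{\rm edges}x_ix_j-2x_D .$$
Since $2n\ge4$, no edge term is a multiple of $x_D$. Comparing coefficients of $x_D$ gives $(-1)^na_n(D)=-2$, so $pc_{2n}=(-1)^{n+1}2$ on a $2n$-singular knot with diagram $D$. If $pc_{2n}\bmod M$ has degree $2n-1$, then $M\mid2$. This proves part 3. $\square$

### The exclusion of $n=1$

We have $pc_2=-c_2$, which is odd on the trefoil and $0$ on the unknot. An invariant of degree $1$ is constant, because the single chord of a one-chord diagram is isolated (Section 1). So $pc_2\bmod2$ is not the reduction of an integer-valued invariant of degree $1$. This proves part 4, and with it Theorem B. $\blacksquare$
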